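\title{The smallest positive uniform Tur\'an density of $r$-uniform hypergraphs}

\begin{abstract}
The uniform Tur\'an density $\pi_u(F)$ of an $r$-uniform hypergraph $F$ is the threshold $d$ such that every large $r$-uniform hypergraph in which all linear-sized vertex sets have edge density above $d$ contains $F$. We show that for $r\ge3$ we have $\pi_u(F)=0$ if and only if the vertices of $F$ can be ordered so that every pair of vertices occupies the same two positions in all edges containing it, and that $\pi_u(F)\ge\binom r2^{-\binom r2}$ otherwise. This proves the conjecture that $\binom r2^{-\binom r2}$ is the smallest nonzero uniform Tur\'an density of an $r$-uniform hypergraph. The proof represents a limit of counterexamples by independent random variables attached to sets of vertices and then fixes these variables, one kind at a time, with the help of the Ramsey theorem for ordered structures.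
\end{abstract}

\section{Introduction}\label{sec:intro}

Throughout, $r\ge3$ is an integer, $q=\binom r2$, $[k]=\{1,\dots,k\}$ and $\mathbb N=\{1,2,\dots\}$. An \emph{$r$-graph} $H$ consists of a finite vertex set $V(H)$ and a set $E(H)$ of $r$-element subsets of $V(H)$, the edges; $e(S)$ is the number of edges contained in a vertex set $S$. A \emph{labeled copy} of an $r$-graph $F$ in $H$ is an injection $V(F)\to V(H)$ that maps edges to edges, and $H$ \emph{contains} $F$ if there is one.

\subsection*{Uniform density}

How dense must $H$ be in order to contain $F$? If only the global density is prescribed, a partition of the vertex set into a few large parts is often an obstacle. The complete $3$-partite $3$-graph with equal parts has density tending to $2/9$, and it does not contain the Fano plane (seven points and seven edges, every pair of points in exactly one edge), because any two points of the Fano plane would have to lie in different parts. But each part of this $3$-graph spans no edge at all. The uniform Tur\'an density, introduced by Erd\H{o}s and S\'os, rules out such examples by asking for density inside every linear-sized set.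

Call $H$ \emph{$(\delta,\eta)$-dense} if $e(S)\ge\delta\binom{|S|}r$ for every $S\subseteq V(H)$ with $|S|\ge\eta|V(H)|$. Call $d\in[0,1]$ \emph{admissible} for $F$ if for every $\varepsilon>0$ there are $\eta>0$ and $n_0$ such that every $(d+\varepsilon,\eta)$-dense $r$-graph on at least $n_0$ vertices contains $F$. The \emph{uniform Tur\'an density} $\pi_u(F)$ is the infimum of the admissible $d$.

Over the past few years $\pi_u(F)$ was determined for several classes of $3$-graphs, while no nonzero value had been found for $r>3$; it is known that for every $r\ge3$ there are $r$-graphs $F$ with $\pi_u(F)=q^{-q}$; see~\cite{problem}. The conjecture posed in~\cite{problem} is that no smaller positive value occurs: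
\begin{quote}
\emph{every $r$-graph $F$ with $\pi_u(F)>0$ satisfies $\pi_u(F)\ge\binom r2^{-\binom r2}$.}
\end{quote}
For $r=3$ the bound is $1/27$, and for $r=4$ it is $1/46656$. We prove the conjecture by characterizing the $r$-graphs with $\pi_u(F)=0$.

\subsection*{Good orderings}

If $S=\{s_1<\dots<s_k\}$ is a subset of a linearly ordered set and $A\subseteq[k]$, put $S_A=\{s_a:a\in A\}$. Every $B\subseteq S$ equals $S_A$ for exactly one $A$, the \emph{position set} of $B$ in $S$. We write
\[
\mathcal A=\{A\subseteq[r]:|A|\ge2\}.
\]

\begin{definition}\label{def:good}
A \emph{good ordering} of an $r$-graph $F$ is a linear order on $V(F)$ such that, whenever two vertices $u\ne v$ both lie in edges $e$ and $e'$, the pair $\{u,v\}$ has the same position set in $e$ and in $e'$.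
\end{definition}

To see why this notion and the number $q^{-q}$ come up, consider the natural random sources of uniformly dense $r$-graphs. Random labels on vertices only produce partitions, so one labels larger sets. Let $C$ be a finite set of colors, give every $D\subseteq[n]$ with $2\le|D|\le r$ an independent random color $\xi_D$ from a fixed distribution that charges every color, fix a nonempty set $P\subseteq C^{\mathcal A}$ of patterns, and let an $r$-set $S$ be an edge if $(\xi_{S_A})_{A\in\mathcal A}\in P$. All $r$-sets are edges with the same positive probability, and the concentration argument of Section~\ref{sec:lower} makes this density uniform (inside an $s$-set there are at most $s^k$ variables $\xi_D$ with $|D|=k$, and each affects at most $s^{r-k}$ edges).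

Suppose $F$ has a good ordering. A set $B$ with $|B|\ge2$ then has the same position set in all edges containing it, namely the union of the position sets of its pairs. Fix one pattern $(z_A)_{A\in\mathcal A}\in P$ and an increasing map $\varphi:V(F)\to[n]$. The requirements $\xi_{\varphi(e_A)}=z_A$ for $e\in E(F)$ and $A\in\mathcal A$ do not conflict, so they all hold with a positive probability independent of $n$, and then $\varphi$ is a labeled copy of $F$. Repeating the attempt on disjoint vertex sets, we see that no such construction avoids $F$, however small its density.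

Suppose $F$ has no good ordering. Then we color the pairs by the $q$ elements of $\binom{[r]}2$ and make $\{s_1<\dots<s_r\}$ an edge if $s_as_b$ has color $\{a,b\}$ for all $a<b$. The color of a pair announces its position set, so $F$ is avoided. If color $\gamma$ has probability $p_\gamma$, the density is $\prod_\gamma p_\gamma$, which by the inequality of arithmetic and geometric means is largest, equal to $q^{-q}$, for the uniform distribution.

So for these constructions every $F$ is either unavoidable at all positive densities or avoidable at density $q^{-q}$. Our result is that arbitrary uniformly dense $r$-graphs obey the same dichotomy.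

\begin{theorem}\label{thm:main}
Let $r\ge3$ and let $F$ be an $r$-graph.
\begin{itemize}
\item[(a)] If $F$ has a good ordering, then for every $\delta>0$ there are $\eta\in(0,1]$, $c>0$ and $n_0$ such that every $(\delta,\eta)$-dense $r$-graph on $n\ge n_0$ vertices contains at least $c\,n^{|V(F)|}$ labeled copies of $F$. In particular $\pi_u(F)=0$.
\item[(b)] If $F$ has no good ordering, then $\pi_u(F)\ge q^{-q}$.
\end{itemize}
\end{theorem}

\begin{corollary}\label{cor:main}
We have $\pi_u(F)=0$ if and only if $F$ has a good ordering, and $\pi_u(F)\ge\binom r2^{-\binom r2}$ otherwise. Thus the conjecture holds, and by the existence result quoted above, $\binom r2^{-\binom r2}$ is the minimum nonzero value of $\pi_u$ on $r$-graphs for every $r\ge3$.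
\end{corollary}

\begin{example}\label{ex:good}
(i) If any two edges of $F$ share at most one vertex, as in the Fano plane, then every ordering is good.

(ii) If $V(F)=V_1\cup\dots\cup V_r$ is a partition and every edge meets every part once, then an ordering with $V_1<\dots<V_r$ is good, since each vertex has the same position in all its edges.

(iii) The complete $r$-graph on $r+1$ vertices has no good ordering: if $v_1<\dots<v_{r+1}$, then $\{v_2,v_3\}$ has position set $\{2,3\}$ in $\{v_1,\dots,v_r\}$ and $\{1,2\}$ in $\{v_2,\dots,v_{r+1}\}$.

(iv) The $3$-graph with edges $abc$, $abd$, $acd$ has no good ordering. The pair $ab$ has the same position set in $abc$ and $abd$ only if $b$ does not lie between $c$ and $d$. The pairs $ac$ and $ad$ show in the same way that $c$ does not lie between $b$ and $d$, and $d$ does not lie between $b$ and $c$. But one of $b,c,d$ lies between the other two.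
\end{example}

\subsection*{Plan of the proof}

Part (b) is proved in Section~\ref{sec:lower}. The work is in part (a), where an arbitrary $H$ has to be compared with the random constructions above. In Section~\ref{sec:limit} a sequence of counterexamples is turned into a limit in which the edges are again decided by independent variables $\xi_D$, now with values in $[0,1]$ and including variables for the empty set and for single vertices. Uniform density lets us freeze these last variables so that every $r$-set keeps a probability at least $\delta/4$ of being an edge. The price is that the rule deciding whether an $r$-set is an edge now varies from one $r$-set to the next, and there is no single pattern to copy. Proposition~\ref{prop:key} says that $F$ still appears. It is stated and worked out by hand in a small case in Section~\ref{sec:key}, reduced to a lemma on intersecting sets in Section~\ref{sec:rounds}, and that lemma is proved in Section~\ref{sec:intersection} with the Ramsey theorem of Ne\v{s}et\v{r}il and R\"odl~\cite{NR} and Abramson and Harrington~\cite{AH}. Sections~\ref{sec:rounds} and~\ref{sec:intersection} do not depend on Section~\ref{sec:limit}.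

Lebesgue measure on any cube $[0,1]^k$ is denoted by $\lambda$; for $k=0$ the cube is a single point of measure $1$.

\section{Typed graphs and the lower bound}\label{sec:lower}

The pair colorings behind the bound $q^{-q}$ also serve as the bookkeeping device in the proof of part (a), so we give them a name.

\begin{definition}\label{def:typed}
A \emph{typed graph} $G$ is a finite linearly ordered set $V(G)$ with a coloring $\chi:\binom{V(G)}2\to\binom{[r]}2$. A \emph{hyperedge} of $G$ is an $r$-set $\{s_1<\dots<s_r\}\subseteq V(G)$ with $\chi(s_as_b)=\{a,b\}$ for all $a<b$. The set of hyperedges is $\mathcal E(G)$.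
\end{definition}

\begin{lemma}\label{lem:typedgood}
If $F$ has a good ordering, there is a typed graph $G_F$ on $V(F)$ with $E(F)\subseteq\mathcal E(G_F)$. Conversely, if $G$ is a typed graph and the $r$-graph $(V(G),\mathcal E(G))$ contains $F$, then $F$ has a good ordering.
\end{lemma}

\begin{proof}
For the first statement, take the good ordering, color each pair that lies in an edge by its position set, which does not depend on the edge, and color the other pairs arbitrarily. For the second, let $\varphi$ be a labeled copy and order $V(F)$ so that $\varphi$ is increasing. The position set of $\{u,v\}$ in any edge $e$ is that of $\{\varphi(u),\varphi(v)\}$ in the hyperedge $\varphi(e)$, which is the color $\chi(\varphi(u)\varphi(v))$.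
\end{proof}

We use McDiarmid's inequality: if $Z$ is a function of independent random variables $X_1,\dots,X_k$ and changing $X_i$ alone changes $Z$ by at most $b_i$, then $\mathbb P(Z\le\mathbb EZ-t)\le\exp(-2t^2/\sum_ib_i^2)$ for $t>0$.

\begin{proof}[Proof of Theorem~\ref{thm:main}(b)]
Let $0\le d<q^{-q}$ and $\varepsilon=(q^{-q}-d)/2$. We show that for every $\eta>0$ and all large $n$ there is a $(d+\varepsilon,\eta)$-dense $r$-graph on $n$ vertices that does not contain $F$. Then $d$ is not admissible, and (b) follows.

Let $G$ be the typed graph on $[n]$ whose pairs are colored independently and uniformly, and let $H=([n],\mathcal E(G))$. By Lemma~\ref{lem:typedgood}, $H$ never contains $F$. Fix $S\subseteq[n]$ with $|S|=s\ge\eta n\ge r$. Each $r$-subset of $S$ is an edge with probability $q^{-q}$, so $\mathbb Ee(S)=(d+2\varepsilon)\binom sr$. The number $e(S)$ depends on $\binom s2\le s^2/2$ independent colors, and each pair lies in at most $s^{r-2}$ of the $r$-subsets of $S$. With $\binom sr\ge(s/r)^r$, McDiarmid's inequality gives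
\[
\mathbb P\Big(e(S)<(d+\varepsilon)\tbinom sr\Big)\le\exp\Big(-\frac{2\varepsilon^2\binom sr^2}{\binom s2s^{2r-4}}\Big)\le\exp\big(-4\varepsilon^2r^{-2r}\eta^2n^2\big).
\]
There are at most $2^n$ sets $S$, and $2^n\exp(-4\varepsilon^2r^{-2r}\eta^2n^2)<1$ for large $n$. So some outcome of $H$ is $(d+\varepsilon,\eta)$-dense.
\end{proof}

\section{The key proposition}\label{sec:key}

If $z=(z_D)$ is a family of numbers indexed by finite subsets of $\mathbb N$ and $J$ is an $r$-set, we write $z[J]=(z_{J_A})_{A\in\mathcal A}$ whenever these entries are defined. The map $A\mapsto J_A$ is a bijection from $\mathcal A$ onto the subsets of $J$ with at least two elements. So if the $\xi_D$ are independent and uniform on $[0,1]$, then $\xi[J]$ is uniform on $[0,1]^{\mathcal A}$, and a Borel condition on $(\xi_D)_{D\subseteq J,\,|D|\ge2}$ is a condition $\xi[J]\in E_J$ with $E_J\subseteq[0,1]^{\mathcal A}$ Borel.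

\begin{proposition}\label{prop:key}
Let $F$ have a good ordering and let $\beta>0$. There is $m$ such that the following holds. Let $\xi_D$, for $D\subseteq[m]$ with $2\le|D|\le r$, be independent and uniform on $[0,1]$, and for each $J\in\binom{[m]}r$ let $E_J\subseteq[0,1]^{\mathcal A}$ be a Borel set with $\lambda(E_J)\ge\beta$. Then there is an injection $\varphi:V(F)\to[m]$ with
\[
\mathbb P\big(\xi[\varphi(e)]\in E_{\varphi(e)}\text{ for all }e\in E(F)\big)>0 .
\]
\end{proposition}

\begin{remark}\label{rem:sharp}
Neither restriction in the proposition can be dropped.

(i) \emph{The good ordering.} Split $[0,1]$ into disjoint intervals $I_\gamma$, $\gamma\in\binom{[r]}2$, of length $1/q$, and let $E_J=\{y:y_\gamma\in I_\gamma\text{ for all }\gamma\}$, of measure $q^{-q}$. If all events for $\varphi$ occur, coloring each pair $D$ by the $\gamma$ with $\xi_D\in I_\gamma$ makes every $\varphi(e)$ a hyperedge, so $F$ has a good ordering by Lemma~\ref{lem:typedgood}.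

(ii) \emph{No variables for single vertices.} Let $r=3$, split $[0,1]$ into intervals $I_1,I_2,I_3$ of length $1/3$, and for $J=\{j_1<j_2<j_3\}$ consider the event that $\xi_{\{j_a\}}\in I_a$ for $a=1,2,3$. It has probability $1/27$. If these events occur for all edges of a copy of $F$, then $F$ is $3$-partite, which the Fano plane is not. The reason is that a good ordering fixes the position set of every set of size at least two, but a vertex may have different positions in different edges.
\end{remark}

\subsection*{A common point suffices}

We shall find $\varphi$ by fixing values of the variables, and fixed values have probability zero. Density points repair this. For $z\in(0,1)^k$ let $Q(z,h)$ be the cube with center $z$ and side $h$. The point $z$ is a \emph{density point} of a Borel set $E\subseteq[0,1]^k$ if $\lambda(E\cap Q(z,h))/h^k\to1$ as $h\to0$. Lebesgue's density theorem says that almost every point of $E$ is a density point of $E$.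

\begin{lemma}\label{lem:point}
Let $F$, $\beta$ and $m$ have the following property: for all Borel sets $E_J\subseteq[0,1]^{\mathcal A}$, $J\in\binom{[m]}r$, of measure at least $\beta$ there are an injection $\varphi:V(F)\to[m]$ and numbers $z_D\in[0,1]$ with $z[\varphi(e)]\in E_{\varphi(e)}$ for all $e\in E(F)$. Then the conclusion of Proposition~\ref{prop:key} holds with this $m$.
\end{lemma}

\begin{proof}
Given the sets $E_J$, remove from each a Borel null set that contains all points of $E_J$ that are not density points of $E_J$. This leaves Borel sets $E_J^*$ of the same measure. Apply the property to the $E_J^*$ to get $\varphi$ and $z$. Let $\mathcal B$ be the family of all sets $\varphi(e)_A$ with $e\in E(F)$, $A\in\mathcal A$; each $z_B$, $B\in\mathcal B$, lies in $(0,1)$. For small $h>0$ condition on the event $|\xi_B-z_B|\le h/2$ for all $B\in\mathcal B$, which has probability $h^{|\mathcal B|}>0$. Under this conditioning $\xi[\varphi(e)]$ is uniform on $Q(z[\varphi(e)],h)$, so the conditional probability that $\xi[\varphi(e)]\notin E_{\varphi(e)}$ tends to $0$ as $h\to0$. For small $h$ the sum of these probabilities over $e\in E(F)$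 is less than $1$.
\end{proof}

If all $E_J$ are one set $E$, the property of Lemma~\ref{lem:point} holds with $m=|V(F)|$ by the argument of the introduction, with a point of $E$ as the pattern. For unrelated sets $E_J$ we fix coordinates one after another and use the following fact. If $E\subseteq[0,1]\times[0,1]^k$ is Borel with $\lambda(E)\ge b$, and $E(z)=\{y:(z,y)\in E\}$ is the section at $z$, then
\begin{equation}\label{eq:halving}
D=\{z\in[0,1]:\lambda(E(z))\ge b/2\}\ \text{ is Borel and }\ \lambda(D)\ge b/2,
\end{equation}
because $z\mapsto\lambda(E(z))$ is Borel by Fubini's theorem and $b\le\int\lambda(E(z))\,dz\le\lambda(D)+b/2$.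

\subsection*{A path with three edges}

\begin{example}\label{ex:path}
Let $r=3$ and let $F$ have the edges $uvw$, $uvw'$, $u'vw'$. An ordering with $u,u'<v<w,w'$ is good. Two pairs are shared: $uv$, with position set $\{1,2\}$, and $vw'$, with position set $\{2,3\}$. We verify the property of Lemma~\ref{lem:point} in two rounds, one for each position set. Write $[m]=U\cup\{v\}\cup W$ with $U<v<W$, $|W|>2/\beta$ and $|U|>\frac4\beta\binom{|W|}2$.

\emph{Round 1: position set $\{1,2\}$.} For $u\in U$, $w\in W$ let $D_{uw}\subseteq[0,1]$ be the set of values of the coordinate belonging to $uv$ at which the section of $E_{uvw}$ has measure at least $\beta/2$. By~\eqref{eq:halving}, $\lambda(D_{uw})\ge\beta/2$. For fixed $u$ these measures add up to more than $1$, so two of the sets $D_{uw}$ intersect. By the pigeonhole principle the same two elements $w,w'$ serve all $u$ in a set $U'\subseteq U$ with $|U'|>4/\beta$. Fix $z_{uv}\in D_{uw}\cap D_{uw'}$ for $u\in U'$.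

\emph{Round 2: position set $\{2,3\}$.} For $u\in U'$ let $D'_u$ be the set of values of the coordinate belonging to $vw'$ at which the section of $E_{uvw'}(z_{uv})$ has measure at least $\beta/4$. Again $\lambda(D'_u)\ge\beta/4$, so there are $u\ne u'$ in $U'$ and a point $z_{vw'}\in D'_u\cap D'_{u'}$.

After these values are fixed, the sections of $E_{uvw}$, $E_{uvw'}$ and $E_{u'vw'}$ are nonempty, and their remaining coordinates belong to $uw,vw,uvw$, to $uw',uvw'$, and to $u'w',u'vw'$. No coordinate is shared, so we can choose a point in each section separately.
\end{example}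

Two features carry over to the general proof. A value $z_B$ must serve several edges at once, and by Remark~\ref{rem:sharp}(i) this is possible only if $B$ has the same position set in all of them. And a round must produce more than a copy of $F$: it must produce the host configuration in which the next round takes place, here $U'\cup\{v\}\cup\{w,w'\}$. Typed graphs record both the intended position sets and the hosts. We return to this in Section~\ref{sec:rounds}, after showing how Proposition~\ref{prop:key} implies the theorem.

\section{From hypergraphs to independent variables}\label{sec:limit}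

Let $\xi_D$, for $D\subseteq\mathbb N$ with $|D|\le r$, be independent and uniform on $[0,1]$, and write $\xi_i=\xi_{\{i\}}$. If $x=(x_1,x_2,\dots)$ and $J=\{j_1<\dots<j_r\}$, put $x_J=(x_{j_1},\dots,x_{j_r})$. The first goal is the following description of a limit of counterexamples. A limit cannot see a single copy of $F$, only a positive density of copies; this is why part (a) is stated in counting form.

\begin{proposition}\label{prop:limit}
Let $F$ be an $r$-graph and $0<\delta\le1$. Suppose that for each $n\in\mathbb N$ there is a $(\delta,1/n)$-dense $r$-graph $H_n$ on $N_n\ge n$ vertices with at most $N_n^{|V(F)|}/n$ labeled copies of $F$. Then there is a Borel function $f:[0,1]\times[0,1]^r\times[0,1]^{\mathcal A}\to\{0,1\}$ such that the variables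
\[
Y_J=f\big(\xi_\emptyset;\,\xi_{j_1},\dots,\xi_{j_r};\,\xi[J]\big),\qquad J=\{j_1<\dots<j_r\}\in\tbinom{\mathbb N}r,
\]
and the functions $W_t(x)=\int f(t;x;y)\,dy$ on $[0,1]^r$ have the following properties.
\begin{itemize}
\item[(i)] $\mathbb P(Y_{\varphi(e)}=1\text{ for all }e\in E(F))=0$ for every injection $\varphi:V(F)\to\mathbb N$.
\item[(ii)] For almost every $t$, the function $W_t$ is almost everywhere symmetric and $\int_{S^r}W_t\ge\delta\lambda(S)^r$ for all Borel sets $S\subseteq[0,1]$.
\end{itemize}
\end{proposition}

Here $W$ is \emph{almost everywhere symmetric} if $W(x_{\pi(1)},\dots,x_{\pi(r)})=W(x_1,\dots,x_r)$ for every permutation $\pi$ of $[r]$ and almost every $x$. The proof occupies Sections~\ref{sub:sample} to~\ref{sub:vertex}.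

\subsection{Sampling}\label{sub:sample}

Fix $n$, let $v_i$, $i\in\mathbb Z$, be independent uniform vertices of $H_n$, and for $S\in\binom{\mathbb Z}r$ let $Y^n_S=1$ if the $v_i$, $i\in S$, are distinct and form an edge, and $Y^n_S=0$ otherwise. A \emph{cylinder function} on a space $\{0,1\}^I$ with $I$ countable is a real function depending on finitely many coordinates. Such a space is compact and metrizable, so every sequence of Borel probability measures on it has a weakly convergent subsequence, and cylinder functions are continuous. Hence there is a random array $Y=(Y_S)_{S\in\binom{\mathbb Z}r}$ with $\mathbb E\,G(Y^n)\to\mathbb E\,G(Y)$ along a subsequence for all cylinder functions $G$.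

We are interested in the indices in $\mathbb N$. The indices in $\mathcal R=\{0,-1,-2,\dots\}$ form a \emph{reservoir}, an infinite auxiliary sample against which the other vertices are tested. What the array knows about a finite set $D$ of indices is how $D$ forms edges with the reservoir. To compare different sets $D$, let $\mathcal Y_k=\{0,1\}^{\binom{[k]\cup\mathcal R}r}$, and for $D=\{d_1<\dots<d_k\}\subseteq\mathbb N$ let $\iota_D:[k]\cup\mathcal R\to D\cup\mathcal R$ send $i\in[k]$ to $d_i$ and fix $\mathcal R$. Put
\[
\bar Y_D=\big(Y_{\iota_D(S)}\big)_{S\in\binom{[k]\cup\mathcal R}r}\in\mathcal Y_k ,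
\]
write $\bar Y_i=\bar Y_{\{i\}}$, and define $\bar Y^n_D$ from $Y^n$ in the same way. The next lemma is the only place where the $H_n$ are used.

\begin{lemma}\label{lem:sample}
The array $Y$ has the following properties.
\begin{itemize}
\item[(Y1)] \emph{Exchangeability.} For $I\subseteq\mathbb Z$ and every injection $\tau:I\to\mathbb Z$, the arrays $(Y_{\tau(S)})_{S\in\binom Ir}$ and $(Y_S)_{S\in\binom Ir}$ have the same law.
\item[(Y2)] $\mathbb P(Y_{\varphi(e)}=1\text{ for all }e\in E(F))=0$ for every injection $\varphi:V(F)\to\mathbb Z$.
\item[(Y3)] For all cylinder functions $p:\mathcal Y_0\to[0,1]$ and $s:\mathcal Y_1\to[0,1]$,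
\[
\mathbb E\Big[p(\bar Y_\emptyset)\prod_{i=1}^rs(\bar Y_i)\,\big(Y_{[r]}-\delta\big)\Big]\ge0 .
\]
\end{itemize}
\end{lemma}

\begin{proof}
Each statement concerns expectations of cylinder functions of $Y$, so it suffices to prove it for $Y^n$ up to an error tending to $0$.

(Y1) holds exactly for $Y^n$, since $(v_{\tau(i)})_{i\in I}$ and $(v_i)_{i\in I}$ have the same law.

(Y2) If $Y^n_{\varphi(e)}=1$ for all $e$, then either two of the vertices $v_{\varphi(u)}$, $u\in V(F)$, coincide, or $u\mapsto v_{\varphi(u)}$ is a labeled copy of $F$. The probability is at most $\binom{|V(F)|}2/N_n+1/n$.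

(Y3) Choose $M$ such that $p$ and $s$ involve no reservoir index below $-M$, and condition on $v_{-M},\dots,v_0$. Then $p(\bar Y^n_\emptyset)$ is a constant in $[0,1]$, and $s(\bar Y^n_i)=s_n(v_i)$ for one function $s_n:V(H_n)\to[0,1]$ that does not depend on $i$. The conditional expectation is this constant times
\[
N_n^{-r}\sum_{(v_1,\dots,v_r)}\ \prod_{i=1}^rs_n(v_i)\,\big(\mathbf 1[v_1,\dots,v_r\text{ are distinct and form an edge}]-\delta\big).
\]
At most $\binom r2N_n^{r-1}$ tuples have a repeated entry, and each such term is at least $-\delta\ge-1$, so these tuples contribute at least $-\binom r2/n$. For the other tuples let $X\subseteq V(H_n)$ contain each vertex $v$ independently with probability $s_n(v)$. The product $\prod_is_n(v_i)$ is the probability that $v_1,\dots,v_r\in X$, so the contribution is $N_n^{-r}\,\mathbb E\big[r!\,(e(X)-\delta\binom{|X|}r)\big]$. The quantity in brackets is nonnegative if $|X|\ge N_n/n$, because $H_n$ is $(\delta,1/n)$-dense, and it is at least $-|X|^r\ge-(N_n/n)^r$ otherwise. Altogether the expectation for $Y^n$ is at least $-\binom r2/n-n^{-r}$.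
\end{proof}

\subsection{Conditional independence}\label{sub:ci}

To generate $Y$ from independent variables we need to know that the information about $D$ interacts with the information about other sets $C$ only through the intersections $D\cap C$. The reservoir makes this true: being infinite, it can absorb the finitely many indices outside $D$ without any change in the law.

\begin{lemma}\label{lem:ci}
Let $D,C_1,\dots,C_k\subseteq\mathbb N$ be finite, $\zeta=(\bar Y_{C_i})_{i\le k}$ and $\omega=(\bar Y_{D\cap C_i})_{i\le k}$. Then $\mathbb E[g(\bar Y_D)\mid\zeta]=\mathbb E[g(\bar Y_D)\mid\omega]$ almost surely, for every bounded Borel function $g$.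
\end{lemma}

\begin{proof}
First let $g$ be a cylinder function, so that $Z=g(\bar Y_D)$ is a function of the $Y_S$ with $S\subseteq D\cup\{-M,\dots,0\}$ for some $M$. Let $C=\bigcup_iC_i$ and $l=|C\setminus D|$. Define an injection $\tau$ on $D\cup C\cup\mathcal R$: it fixes $D\cup\{-M,\dots,0\}$ pointwise, maps $C\setminus D$ bijectively onto $\{-M-l,\dots,-M-1\}$, and maps $t<-M$ to $t-l$. Let $\zeta^\tau$ arise from $\zeta$ by replacing each entry $Y_S$ by $Y_{\tau(S)}$. By (Y1), $(Z,\zeta)$ and $(Z,\zeta^\tau)$ have the same law. Since $\tau(C_i\cup\mathcal R)\subseteq(D\cap C_i)\cup\mathcal R$, every entry of $\zeta^\tau$ is an entry of $\omega$, and every entry of $\omega$ is an entry of $\zeta$. So $\sigma(\zeta^\tau)\subseteq\sigma(\omega)\subseteq\sigma(\zeta)$. Conditional expectation is orthogonal projection in $L^2$, its norm grows with the $\sigma$-algebra, and $\|\mathbb E[Z\mid\zeta]\|_2$ depends only on the joint law of $(Z,\zeta)$. Hence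
\[
\|\mathbb E[Z\mid\zeta]\|_2=\|\mathbb E[Z\mid\zeta^\tau]\|_2\le\|\mathbb E[Z\mid\omega]\|_2\le\|\mathbb E[Z\mid\zeta]\|_2 .
\]
As $\mathbb E[Z\mid\omega]$ is the projection of $\mathbb E[Z\mid\zeta]$ and has the same norm, the two are equal. Cylinder functions are dense in $L^1$ of the law of $\bar Y_D$, and conditional expectation is an $L^1$-contraction, so the identity extends to all bounded Borel $g$.
\end{proof}

The density just used holds in a sharper form needed below: for a Borel probability measure $\mu$ on $\{0,1\}^I$, $I$ countable, every Borel function with values in $[0,1]$ is an $L^1(\mu)$-limit of cylinder functions with rational values in $[0,1]$, since the cylinder sets form an algebra that generates the Borel sets.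

\subsection{The representation}\label{sub:rep}

We recall two standard facts. If $X$ and $Z$ are random elements of compact metrizable spaces, there is a probability kernel $\kappa$ (a probability measure $\kappa(z,\cdot)$ for each $z$, with $z\mapsto\kappa(z,T)$ Borel for each Borel $T$) such that $\kappa(Z,\cdot)$ is the conditional law of $X$ given $Z$; the joint law of $(X,Z)$ is determined by $\kappa$ and the law of $Z$, and the same $\kappa$ serves every pair with this joint law. Second, a kernel with values in $\mathcal Y_k$ can be sampled: there is a Borel function $h$ such that $h(z,\xi)$ has law $\kappa(z,\cdot)$ for every $z$ when $\xi$ is uniform on $[0,1]$. Indeed, identify $\mathcal Y_k$ with a closed set $C\subseteq[0,1]$ through ternary expansions with digits $0$ and $2$, and take the quantile function $h(z,\xi)=\inf\{x:\kappa(z,[0,x])\ge\xi\}$. It is Borel because $h(z,\xi)\le x$ if and only if $\kappa(z,[0,x])\ge\xi$, and for $\xi>0$ it lies in the support of $\kappa(z,\cdot)$, hence in $C$; at $\xi=0$ redefine it as a fixed point of $C$.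

By (Y1) the joint law of $(\bar Y_{D_A})_{A\subseteq[k]}$ is the same for all $D\in\binom{\mathbb N}k$. So one kernel $\kappa_k$ gives the conditional law of $\bar Y_D$ given $(\bar Y_{D_A})_{A\subsetneq[k]}$ for all such $D$. Let $h_k$ sample $\kappa_k$; for $k=0$ there is no conditioning and $h_0(\xi)$ has the law of $\bar Y_\emptyset$. Define recursively, for $|D|=k\le r$,
\begin{equation}\label{eq:rec}
\tilde Y_D=h_k\big((\tilde Y_{D_A})_{A\subsetneq[k]},\,\xi_D\big).
\end{equation}

\begin{lemma}\label{lem:rep}
The families $(\tilde Y_D)_{|D|\le r}$ and $(\bar Y_D)_{|D|\le r}$ have the same law.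
\end{lemma}

\begin{proof}
It suffices to treat the sets $D\subseteq[M]$ for each $M$. List them by nondecreasing size as $D^1=\emptyset,D^2,\dots$. We show by induction on $i$ that the first $i$ entries have the same joint law; for $i=1$ this is the choice of $h_0$. For $l<i$ the set $D^i\cap D^l$ is a proper subset of $D^i$, because $D^l\ne D^i$ and $|D^l|\le|D^i|$; and every proper subset of $D^i$ is itself some $D^l$ with $l<i$. By Lemma~\ref{lem:ci}, the conditional law of $\bar Y_{D^i}$ given $\bar Y_{D^1},\dots,\bar Y_{D^{i-1}}$ is therefore $\kappa_{|D^i|}$ evaluated at the entries indexed by the proper subsets of $D^i$. The same holds for $\tilde Y$ by~\eqref{eq:rec}, since $\xi_{D^i}$ is independent of the earlier entries.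
\end{proof}

Every $Y_S$, $S\in\binom{\mathbb Z}r$, is a coordinate of $\bar Y_{S\cap\mathbb N}$, and $|S\cap\mathbb N|\le r$. Let $Y'_S$ be the corresponding coordinate of $\tilde Y_{S\cap\mathbb N}$. By Lemma~\ref{lem:rep}, the pair $(Y',(\tilde Y_D)_D)$ has the law of $(Y,(\bar Y_D)_D)$. So $Y'$ satisfies (Y1)--(Y3), and $\bar Y'_D=\tilde Y_D$ almost surely for $|D|\le r$. From now on $Y$ denotes $Y'$.

Unfold~\eqref{eq:rec} for an $r$-set $J=\{j_1<\dots<j_r\}\subseteq\mathbb N$ down to the sets of size at most one. The recursion depends only on positions, so there is one Borel function $\Phi$ with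
\[
Y_J=\Phi\big(\tilde Y_\emptyset;\,\tilde Y_{\{j_1\}},\dots,\tilde Y_{\{j_r\}};\,\xi[J]\big)\qquad\text{for all }J .
\]
Moreover $\tilde Y_\emptyset=h_0(\xi_\emptyset)$ and $\tilde Y_{\{i\}}=g_{\xi_\emptyset}(\xi_i)$ with $g_t(x)=h_1(h_0(t),x)$. Put
\[
f(t;x;y)=\Phi\big(h_0(t);g_t(x_1),\dots,g_t(x_r);y\big),\qquad\psi(\theta_0;\theta_1,\dots,\theta_r)=\int\Phi(\theta_0;\theta_1,\dots,\theta_r;y)\,dy .
\]
Then $Y_J$ has the form stated in Proposition~\ref{prop:limit}, property (i) is (Y2), and
\begin{equation}\label{eq:Wpsi}
W_t(x)=\psi\big(h_0(t);g_t(x_1),\dots,g_t(x_r)\big)\qquad\text{for all }t,x .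
\end{equation}

\subsection{The vertex variables}\label{sub:vertex}

It remains to prove (ii). The function $f$ treats the positions $1,\dots,r$ asymmetrically, and (Y3) only tests vertex sets that can be read off from $\bar Y_i$, whereas $S$ is a set of values of $\xi_i$. Both issues are settled by~\eqref{eq:Wpsi}: $W_t$ sees $x_i$ only through $g_t(x_i)$.

\begin{proof}[Proof of Proposition~\ref{prop:limit}(ii)]
\emph{Symmetry.} Let $\pi$ be a permutation of $[r]$, extended by the identity on $\mathcal R$. By (Y1), the tuples $(Y_{[r]},\bar Y_\emptyset,\bar Y_1,\dots,\bar Y_r)$ and $(Y_{[r]},\bar Y_\emptyset,\bar Y_{\pi(1)},\dots,\bar Y_{\pi(r)})$ have the same law. As $\xi[[r]]$ is independent of $\bar Y_\emptyset,\bar Y_1,\dots,\bar Y_r$, we have $\mathbb E[Y_{[r]}\mid\bar Y_\emptyset,\bar Y_1,\dots,\bar Y_r]=\psi(\bar Y_\emptyset;\bar Y_1,\dots,\bar Y_r)$. By the equality of laws, the conditional expectation of $Y_{[r]}$ given the permuted tuple is $\psi(\bar Y_\emptyset;\bar Y_{\pi(1)},\dots,\bar Y_{\pi(r)})$. Both tuples generate the same $\sigma$-algebra, so the two values of $\psi$ agree almost surely. By~\eqref{eq:Wpsi} this says $W_t(x_{\pi(1)},\dots,x_{\pi(r)})=W_t(x)$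 for almost every $(t,x)$, and Fubini's theorem over the finitely many $\pi$ gives the claim.

\emph{Density.} For a Borel function $s:\mathcal Y_1\to[0,1]$ put
\[
I_s(t)=\int_{[0,1]^r}\prod_{i=1}^rs(g_t(x_i))\,\big(W_t(x)-\delta\big)\,dx .
\]
Then $I_s(\xi_\emptyset)$ is the conditional expectation of $Z=\prod_is(\bar Y_i)(Y_{[r]}-\delta)$ given $\xi_\emptyset$. By~\eqref{eq:Wpsi} and the definition of $g_t$, the number $I_s(t)$ is a Borel function of $h_0(t)$. So $I_s(\xi_\emptyset)$ is a function of $\bar Y_\emptyset$, and it equals $\mathbb E[Z\mid\bar Y_\emptyset]$. If $s$ is a cylinder function, (Y3) says $\mathbb E[p(\bar Y_\emptyset)I_s(\xi_\emptyset)]\ge0$ for all cylinder $p$ with values in $[0,1]$. Approximating in $L^1$, we may take for $p(\bar Y_\emptyset)$ the indicator of $\{I_s(\xi_\emptyset)<0\}$, and conclude that $I_s(t)\ge0$ for almost every $t$.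

There are countably many cylinder functions $s$ with rational values in $[0,1]$. Fix $t$ with $I_s(t)\ge0$ for all of them, and let $\mu_t$ be the law of $g_t(\xi)$ for uniform $\xi$. Changing the $r$ factors one at a time and using $|W_t-\delta|\le1$, we get $|I_s(t)-I_{s'}(t)|\le r\|s-s'\|_{L^1(\mu_t)}$. Hence $I_s(t)\ge0$ for all Borel $s:\mathcal Y_1\to[0,1]$. Given a Borel set $S\subseteq[0,1]$, choose $s$ with $s(g_t(\xi))=\mathbb P(\xi\in S\mid g_t(\xi))$. For independent uniform $x_1,\dots,x_r$ the pairs $(x_i,g_t(x_i))$ are independent, so the conditional expectation of $\prod_i\mathbf 1[x_i\in S]$ given $g_t(x_1),\dots,g_t(x_r)$ is $\prod_is(g_t(x_i))$. Since $W_t(x)$ is a function of $g_t(x_1),\dots,g_t(x_r)$, we obtain $\int_{S^r}(W_t-\delta)=I_s(t)\ge0$.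
\end{proof}

By Remark~\ref{rem:sharp}(ii) the vertex variables cannot be left to Proposition~\ref{prop:key}. We freeze them at values for which all $r$-sets keep a substantial probability. This is where uniform density is needed: the function that equals $1$ exactly when $x_1,\dots,x_r$ lie in different intervals $[\frac{a-1}r,\frac ar)$ is symmetric with positive integral, but it vanishes on some $r$ of any $r+1$ points.

\begin{lemma}\label{lem:clique}
Let $\delta>0$ and let $W:[0,1]^r\to[0,1]$ be measurable, almost everywhere symmetric, with $\int_{S^r}W\ge\delta\lambda(S)^r$ for all Borel $S\subseteq[0,1]$. Then for every $m$ the set $\Gamma_m$ of all $x\in[0,1]^m$ with $W(x_J)\ge\delta/4$ for all $J\in\binom{[m]}r$ has positive measure.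
\end{lemma}

\begin{proof}
We may assume $m\ge r$. Let $L\ge\max\{r,4q/\delta\}$ be an integer. By Ramsey's theorem there is $M$ such that every coloring of $\binom{[M]}r$ with two colors admits an $m$-set all of whose $r$-subsets have the first color or an $L$-set all of whose $r$-subsets have the second. Let $W_N(x)$ be the average of $W$ over the dyadic cube of side $2^{-N}$ containing $x$. The function $W_N$ is symmetric, and $W_N\to W$ almost everywhere by Lebesgue's differentiation theorem. So for almost every $x\in[0,1]^M$ the coordinates are distinct and $W_N(x_J)\to W(x_J)$ for all $J\in\binom{[M]}r$. Fix such an $x$, and fix $N$ such that the $x_i$ lie in distinct dyadic intervals of length $2^{-N}$ and $|W_N(x_J)-W(x_J)|\le\delta/4$ for all $J$. Give $J$ the first color if $W(x_J)\ge\delta/4$ and the second otherwise.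

Suppose an $L$-set has all its $r$-subsets $J$ in the second color, so that $W_N(x_J)<\delta/2$. Let $S$ be the union of the $L$ corresponding intervals. Then $S^r$ is a union of $L^r$ dyadic cubes, one for each ordered $r$-tuple of these intervals. If the $r$ intervals are distinct, the average of $W$ over the cube is $W_N(x_J)<\delta/2$ for the corresponding $J$, by the symmetry of $W_N$. At most $qL^{r-1}$ tuples have a repetition, and there the average is at most $1$. So the average of $W$ over $S^r$ is at most $\delta/2+q/L\le3\delta/4$, contrary to the hypothesis.

Hence for almost every $x\in[0,1]^M$ there are $i_1<\dots<i_m$ with $(x_{i_1},\dots,x_{i_m})\in\Gamma_m$. For each choice of indices this event has measure $\lambda(\Gamma_m)$, so $\binom Mm\lambda(\Gamma_m)\ge1$.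
\end{proof}

\subsection{Proof of Theorem~\ref{thm:main}(a) from Proposition~\ref{prop:key}}

Let $F$ have a good ordering. If $\delta>1$, no $r$-graph on $n\ge r$ vertices is $(\delta,1)$-dense, and there is nothing to prove. Let $\delta\le1$ and suppose the first statement of (a) fails. Applying the failure with $\eta=c=1/n$ and $n_0=n$ gives $r$-graphs $H_n$ as in Proposition~\ref{prop:limit}; let $f$, $Y_J$, $W_t$ be as there. Let $m$ be given by Proposition~\ref{prop:key} for $F$ and $\beta=\delta/4$.

For $t\in[0,1]$, $x\in[0,1]^m$ and $J\in\binom{[m]}r$ let $E_J^{t,x}=\{y\in[0,1]^{\mathcal A}:f(t;x_J;y)=1\}$, a Borel set of measure $W_t(x_J)$. For an injection $\varphi:V(F)\to[m]$ let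
\[
\Pi_\varphi(t,x)=\mathbb P\big(\xi[\varphi(e)]\in E^{t,x}_{\varphi(e)}\text{ for all }e\in E(F)\big).
\]
By Fubini's theorem $\int\Pi_\varphi\,dt\,dx$ is the probability in (i), which is $0$. So for almost every $t$ we have $\Pi_\varphi(t,x)=0$ for all $\varphi$ and almost every $x$. Fix such a $t$ for which (ii) also holds. By Lemma~\ref{lem:clique} applied to $W_t$ there is $x$ with $\Pi_\varphi(t,x)=0$ for all $\varphi$ and $\lambda(E_J^{t,x})\ge\beta$ for all $J$. This contradicts Proposition~\ref{prop:key}.

For the last statement of (a), given $\varepsilon>0$ apply the first with $\delta=\varepsilon$: every $(\varepsilon,\eta)$-dense $r$-graph on at least $\max\{n_0,1\}$ vertices contains $F$. So $d=0$ is admissible and $\pi_u(F)=0$. \qed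

\section{Fixing the variables one type at a time}\label{sec:rounds}

We now set up the rounds of Example~\ref{ex:path} in general. For a typed graph $G$ and $V'\subseteq V(G)$ let $G[V']$ be the typed graph induced on $V'$; its hyperedges are the hyperedges of $G$ contained in $V'$. An \emph{embedding} $\varphi:K\to G$ is an increasing, color-preserving map $V(K)\to V(G)$, and $G[\varphi(V(K))]$ is a \emph{copy} of $K$ in $G$. Two finite linear orders of the same size have exactly one increasing bijection between them, so copies of $K$ in $G$ and embeddings $K\to G$ correspond bijectively.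

For $A=\{a_1<\dots<a_k\}\in\mathcal A$, a set $B=\{b_1<\dots<b_k\}\subseteq V(G)$ \emph{has type $A$} if $\chi(b_ib_j)=\{a_i,a_j\}$ for all $i<j$. Since $k\ge2$, the set $A$ is the union of the colors inside $B$, so
\begin{equation}\label{eq:onetype}
\text{a set has at most one type, and }S_A\text{ has type }A\text{ for }S\in\mathcal E(G),\ A\in\mathcal A .
\end{equation}
Let $\mathcal E_B(G)$ be the set of hyperedges containing $B$. If $B$ has type $A$, then by~\eqref{eq:onetype} its position set in each $S\in\mathcal E_B(G)$ is $A$, that is, $S_A=B$. One round is the following lemma, proved in Section~\ref{sec:intersection}. An \emph{$\alpha$-family} on a typed graph $K$ is a family of Borel sets $D_S\subseteq[0,1]$, $S\in\mathcal E(K)$, each of measure at least $\alpha$.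

\begin{lemma}[Intersection lemma]\label{lem:int}
Let $G$ be a typed graph, $A\in\mathcal A$ and $\alpha>0$. There is a typed graph $G'$ such that for every $\alpha$-family $(D_S)$ on $G'$ there is a copy $G^\circ$ of $G$ in $G'$ with
\[
\bigcap_{S\in\mathcal E_B(G^\circ)}D_S\ne\emptyset\qquad\text{for every }B\subseteq V(G^\circ)\text{ of type }A .
\]
(An intersection over no sets is $[0,1]$.)
\end{lemma}

Round 1 of Example~\ref{ex:path} is the case $A=\{1,2\}$ in which $G^\circ$ lives on $U'\cup\{v\}\cup\{w,w'\}$, $G'$ lives on $U\cup\{v\}\cup W$, and the pairs between the three classes get the colors $\{1,2\}$, $\{1,3\}$, $\{2,3\}$; the round treats the sets $B=\{u,v\}$.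

\begin{proof}[Proof of Proposition~\ref{prop:key}]
Enumerate $\mathcal A$ as $A_1,\dots,A_N$ in any order. The hosts are built backward. Let $G_N=G_F$ be the typed graph of Lemma~\ref{lem:typedgood}; this is the only use of the good ordering. For $j=N-1,\dots,0$ let $G_j$ be the typed graph $G'$ given by Lemma~\ref{lem:int} for $G=G_{j+1}$, $A=A_{j+1}$ and $\alpha=\beta2^{-j-1}$. Identify $V(G_0)$ with $[m]$ in its natural order. We verify the property of Lemma~\ref{lem:point}.

Let Borel sets $E_J$ of measure at least $\beta$ be given. We construct $[m]=V_0\supseteq V_1\supseteq\dots\supseteq V_N$ with $G_0[V_j]$ a copy of $G_j$, and numbers $z_B$ for all $B\subseteq V_j$ of type $A_j$, $1\le j\le N$, such that for each $j$ and each $S\in\mathcal E(G_0[V_j])$ the section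
\[
E^j_S=\big\{y\in[0,1]^{\{A_{j+1},\dots,A_N\}}:(z_{S_{A_1}},\dots,z_{S_{A_j}},y)\in E_S\big\}
\]
has measure at least $\beta2^{-j}$. By~\eqref{eq:onetype} the numbers $z_{S_{A_i}}$ are among those chosen, and no set $B$ receives a number in two different rounds. For $j=0$ there is nothing to choose.

Suppose round $j<N$ is complete and let $A=A_{j+1}$. For $S\in\mathcal E(G_0[V_j])$ let $D_S$ be the set of values of the coordinate $A$ at which the section of $E^j_S$ has measure at least $\beta2^{-j-1}$. By~\eqref{eq:halving} this is a $\beta2^{-j-1}$-family on the copy $G_0[V_j]$ of $G_j$. Lemma~\ref{lem:int} gives $V_{j+1}\subseteq V_j$ inducing a copy $G^\circ$ of $G_{j+1}$, and for each $B\subseteq V_{j+1}$ of type $A$ a point $z_B$ in all $D_S$ with $S\in\mathcal E_B(G^\circ)$. If $S\in\mathcal E(G^\circ)$, then $S_A$ has type $A$ and $S\in\mathcal E_{S_A}(G^\circ)$, so $z_{S_A}\in D_S$ and $\lambda(E_S^{j+1})\ge\beta2^{-j-1}$.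

After round $N$ no coordinate is left, and $\lambda(E^N_S)>0$ means $z[S]\in E_S$ for all $S\in\mathcal E(G_0[V_N])$. The embedding $\varphi:G_F\to G_0$ with image $V_N$ maps $E(F)\subseteq\mathcal E(G_F)$ into $\mathcal E(G_0[V_N])$. So the property of Lemma~\ref{lem:point} holds.
\end{proof}

\section{Proof of the intersection lemma}\label{sec:intersection}

Fix $A=\{a_1<\dots<a_k\}\in\mathcal A$, $\alpha>0$ and a color $\gamma_0\in\binom{[r]}2$. For one set $B$, averaging shows that many of the sets $D_S$ with $S\supseteq B$ share a point. There are two difficulties. The sets that share a point must be exactly those cut out by a copy of $G$, and $G$ prescribes the order and the colors of all pairs outside $B$, also of pairs that lie in no hyperedge through $B$ but matter for other hyperedges. And one copy has to work for all $B$ at once.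

We argue by contradiction. A first application of a Ramsey theorem reduces the problem to a single set $B_0$. A second makes the measure of an intersection depend only on the isomorphism type of the configuration. In this invariant setting, a second-moment computation shows that the order and color of a pair lying in no common hyperedge are irrelevant. We then rearrange $G$ into a complete multipartite pattern, where Jensen's inequality gives positive measure.

\subsection{The Ramsey theorem for typed graphs}

A finite relational language $\mathcal L$ is a finite list of relation symbols with given arities, and an ordered $\mathcal L$-structure is a linearly ordered set with a relation of the right arity for each symbol. A copy of $K$ in $M$ is an induced substructure of $M$ that is isomorphic to $K$ by an order-preserving map.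

\begin{theorem}[Ne\v{s}et\v{r}il--R\"odl~\cite{NR}, Abramson--Harrington~\cite{AH}]\label{thm:NR}
For a finite relational language $\mathcal L$, finite ordered $\mathcal L$-structures $K,G$ and $l\in\mathbb N$ there is a finite ordered $\mathcal L$-structure $M$ such that for every coloring of the copies of $K$ in $M$ with $l$ colors, some copy of $G$ in $M$ has all its copies of $K$ of one color.
\end{theorem}

\begin{corollary}\label{cor:R}
For typed graphs $K,G$ and $l\in\mathbb N$ there is a typed graph $G^*$ such that for every coloring of the copies of $K$ in $G^*$ with $l$ colors, some copy of $G$ in $G^*$ has all its copies of $K$ of one color.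
\end{corollary}

\begin{proof}
Let $\mathcal L$ consist of binary symbols $R_\gamma$, $\gamma\in\binom{[r]}2$, and encode a typed graph by letting $R_\gamma(u,v)$ hold if and only if $u<v$ and $\chi(uv)=\gamma$. Take $M$ from Theorem~\ref{thm:NR} for the encodings of $K$ and $G$. It need not encode a typed graph, so define $G^*$ on the ordered vertex set of $M$ as follows: a pair gets color $\gamma$ if the structure induced on it by $M$ is exactly the encoding of a pair of color $\gamma$, and color $\gamma_0$ if it is no such encoding. Every $\mathcal L$-copy of $K$ or $G$ in $M$ is a typed copy in $G^*$, so a coloring of the typed copies of $K$ colors the $\mathcal L$-copies. On the vertex set of an $\mathcal L$-copy of $G$, the structure $M$ is the encoding of $G^*$, so there the typed copies of $K$ are exactly the $\mathcal L$-copies.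
\end{proof}

Two simple operations are used repeatedly. Finitely many typed graphs embed in a common one: place them one after another and color the new pairs $\gamma_0$. And an $\alpha$-family $(D_S)$ on $K'$ \emph{pulls back} along an embedding $\psi:K\to K'$ to the $\alpha$-family $(D_{\psi(S)})_{S\in\mathcal E(K)}$ on $K$.

\subsection{Reduction to one set}

Let $B\subseteq V(G)$ have type $A$. An $\alpha$-family on $K$ \emph{blocks $B$ at the embedding} $\varphi:G\to K$ if $\bigcap_{S\in\mathcal E_B(G)}D_{\varphi(S)}=\emptyset$. Lemma~\ref{lem:int} fails for $G$ exactly if every typed graph $K$ carries a \emph{bad} family, one that blocks some $B$, depending on $\varphi$, at every embedding $\varphi:G\to K$.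

\begin{lemma}\label{lem:B0}
If Lemma~\ref{lem:int} fails for $G$, there is $B_0\subseteq V(G)$ of type $A$ such that every typed graph $K$ carries an $\alpha$-family that blocks $B_0$ at every embedding $G\to K$.
\end{lemma}

\begin{proof}
Let $\mathcal B$ be the set of subsets of $V(G)$ of type $A$; it is nonempty, since a bad family on $G$ blocks some $B$ at the identity. Say that $B\in\mathcal B$ \emph{works for} $K$ if $K$ carries an $\alpha$-family blocking $B$ at every embedding $G\to K$. If $B$ works for $K'$ and $K$ embeds in $K'$, then $B$ works for $K$ by pulling back.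

For every $K$ some $B$ works. Indeed, let $G^*$ be given by Corollary~\ref{cor:R} for colorings of copies of $G$ with $|\mathcal B|$ colors and target $K$. Take a bad family on $G^*$ and color each copy of $G$ by a set $B\in\mathcal B$ blocked at the corresponding embedding. Some copy of $K$ has all its copies of $G$ of one color $B$ (if it has none, any $B$ will do), and the pulled-back family shows that $B$ works for $K$.

If no $B$ worked for all $K$, we could pick for each $B\in\mathcal B$ a typed graph $K_B$ for which $B$ does not work. Some $B$ works for a typed graph containing all the $K_B$, hence for $K_B$, a contradiction.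
\end{proof}

\subsection{Invariant systems}

The measure of an intersection of sets $D_S$ is the probability that a uniform random point $U\in[0,1]$ lies in all of them. We therefore record the joint law of the indicators $\mathbf 1[U\in D_S]$ over the hyperedges through a given $B$.

\begin{definition}\label{def:inv}
An \emph{invariant system} assigns to each typed graph $K$ and each $B\subseteq V(K)$ of type $A$ the law $\nu(K,B)$ of a random array $(y_S)_{S\in\mathcal E_B(K)}$ with entries in $\{0,1\}$, such that
\begin{itemize}
\item[(I1)] for every embedding $\psi:K\to K'$, the array $(y_{\psi(S)})_{S\in\mathcal E_B(K)}$ under $\nu(K',\psi(B))$ has law $\nu(K,B)$;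
\item[(I2)] $\mathbb P(y_S=1)\ge\alpha$ under $\nu(K,B)$ for every $S\in\mathcal E_B(K)$.
\end{itemize}
For $\mathcal S\subseteq\mathcal E_B(K)$ let $p(K,B,\mathcal S)$ be the probability under $\nu(K,B)$ that $y_S=1$ for all $S\in\mathcal S$.
\end{definition}

Property (I1) contains both invariance under isomorphism and consistency under passing to induced subgraphs. In particular $p(K',\psi(B),\psi(\mathcal S))=p(K,B,\mathcal S)$.

\begin{lemma}\label{lem:invexists}
If Lemma~\ref{lem:int} fails for $G$ and $B_0$ is as in Lemma~\ref{lem:B0}, there is an invariant system with $p(G,B_0,\mathcal E_{B_0}(G))=0$.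
\end{lemma}

\begin{proof}
Call an $\alpha$-family \emph{blocking} if it blocks $B_0$ at every embedding of $G$; pullbacks of blocking families are blocking. Given an $\alpha$-family on $K'$, an embedding $\psi:K\to K'$ and $B\subseteq V(K)$ of type $A$, let $\nu_\psi(B)$ be the law of $(\mathbf 1[U\in D_{\psi(S)}])_{S\in\mathcal E_B(K)}$ on the finite set $\{0,1\}^{\mathcal E_B(K)}$.

\emph{Approximate invariance.} Fix $n$. Let $K_1,\dots,K_p$ represent the isomorphism types of typed graphs on at most $n$ vertices, and let $M^0$ contain copies of all of them. The \emph{$n$-profile} of an embedding $\psi$ of $K_i$ is the list of integers $\lfloor n\,\nu_\psi(B)(\{y\})\rfloor$ over all $B\subseteq V(K_i)$ of type $A$ and all $y\in\{0,1\}^{\mathcal E_B(K_i)}$. The entries lie in $\{0,\dots,n\}$, so there are at most $l_i$ possible profiles, with $l_i$ depending only on $K_i$, $A$ and $n$. For $i=1,\dots,p$ let $M^i$ be given by Corollary~\ref{cor:R} for colorings of copies of $K_i$ with $l_i$ colors and target $M^{i-1}$. Take a blocking family on $M^p$. For $i=p,\dots,1$ color the copies of $K_i$ in $M^i$ by their profiles, find a copy of $M^{i-1}$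 in which all copies of $K_i$ have the same profile, and pull the family back to $M^{i-1}$. Later pullbacks only remove copies of $K_i$ from consideration, so the equality of profiles persists. We end with a blocking family on $M_n=M^0$ such that for every $K$ on at most $n$ vertices, every $B$ and any two embeddings $\psi,\psi':K\to M_n$,
\begin{equation}\label{eq:approx}
|\nu_\psi(B)(\{y\})-\nu_{\psi'}(B)(\{y\})|\le1/n\quad\text{for all }y .
\end{equation}

\emph{Limit.} Every typed graph is isomorphic, by a unique isomorphism, to exactly one typed graph on an ordered set $[s]$. It suffices to define $\nu(K,B)$ for these countably many $K$ and to transport it along the isomorphisms. For $n\ge|V(K)|$ choose an embedding $\psi_{K,n}:K\to M_n$ and let $\nu_n(K,B)=\nu_{\psi_{K,n}}(B)$. By a diagonal argument there is a subsequence of $n$ along which $\nu_n(K,B)$ converges for all pairs $(K,B)$; call the limit $\nu(K,B)$.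

For (I1), let $\psi:K\to K'$ be an embedding. Under $\nu_n(K',\psi(B))$ the array $(y_{\psi(S)})_{S\in\mathcal E_B(K)}$ has law $\nu_{\psi'}(B)$ with $\psi'=\psi_{K',n}\circ\psi$, which by~\eqref{eq:approx} is within $1/n$ of $\nu_n(K,B)$ at each point; let $n\to\infty$. Property (I2) holds for each $\nu_n$, since $\lambda(D_S)\ge\alpha$. Finally, under $\nu_n(G,B_0)$ the probability that all entries equal $1$ is the measure of an empty set, because the family on $M_n$ is blocking.
\end{proof}

It remains to show that in an invariant system all entries equal $1$ with positive probability. Fix an invariant system for the rest of the section.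

\subsection{Exchange}

\begin{lemma}\label{lem:exchange}
Let $K$ and $\hat K$ be typed graphs on the same vertex set $V$, let $B\subseteq V$ have type $A$ in $K$, and let $u,v\in V\setminus B$ be distinct. Suppose that $K$ and $\hat K$ induce the same typed graph on $V\setminus\{u\}$ and on $V\setminus\{v\}$. If no member of $\mathcal S\subseteq\mathcal E_B(K)$ contains both $u$ and $v$, then $\mathcal S\subseteq\mathcal E_B(\hat K)$ and $p(K,B,\mathcal S)=p(\hat K,B,\mathcal S)$.
\end{lemma}

The hypothesis says that $K$ and $\hat K$ differ at most in the color of $uv$ and in the order of $u$ and $v$. The idea is to clone $v$ many times, half of the clones related to $u$ as in $\hat K$ and half as in $K$. Once $u$ is deleted the clones are indistinguishable, so the averages over the two halves almost agree.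

\begin{proof}
The sets $B$ and $S\in\mathcal S$ miss $u$ or $v$, so $K$ and $\hat K$ induce the same typed graph on them; this gives the inclusion. By symmetry let $u<v$ in $K$. If $u<w<v$ in $K$ for some $w$, then $u<w$ and $w<v$ in $\hat K$ as well. So if the order of $u,v$ differs in $\hat K$, then $u$ and $v$ are consecutive.

For $T\ge1$ define a typed graph $L$ on $(V\setminus\{v\})\cup\{v_1,\dots,v_{2T}\}$ that agrees with $K$ on $V\setminus\{v\}$. If $u<v$ in $\hat K$, put $v_1<\dots<v_{2T}$ in the place of $v$. Otherwise put $v_1<\dots<v_T<u<v_{T+1}<\dots<v_{2T}$ in the place of the consecutive pair $u,v$. For $w\in V\setminus\{u,v\}$ give $wv_t$ the color of $wv$; give $uv_t$ the color of $uv$ in $\hat K$ if $t\le T$ and in $K$ if $t>T$; give $v_sv_t$ the color $\gamma_0$. The map $\psi_t$ that sends $v$ to $v_t$ and fixes the other vertices is an embedding into $L$ of $\hat K$ if $t\le T$ and of $K$ if $t>T$. Under $\nu(L,B)$ put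
\[
X=\prod_{S\in\mathcal S,\ v\notin S}y_S,\qquad X_t=\prod_{S\in\mathcal S,\ v\in S}y_{\psi_t(S)} .
\]
By (I1), $\mathbb E[XX_t]$ is $p(\hat K,B,\mathcal S)$ for $t\le T$ and $p(K,B,\mathcal S)$ for $t>T$.

The sets $S\in\mathcal S$ containing $v$ miss $u$. So $X_sX_t$ involves only hyperedges of $L[(V\setminus\{u,v\})\cup\{v_s,v_t\}]$, and for $s<t$ these typed graphs are all isomorphic by maps that fix $V\setminus\{u,v\}$ and respect the order of the two clones. By (I1), $\mu_2=\mathbb E[X_sX_t]$ is the same for all $s\ne t$; with one clone instead of two, $\mu_1=\mathbb E[X_t^2]$ is the same for all $t$. Let $\epsilon_t=1$ for $t\le T$ and $\epsilon_t=-1$ for $t>T$, and let $\Delta=\frac1T\sum_t\epsilon_tX_t$. Since $\sum_{s\ne t}\epsilon_s\epsilon_t=(\sum_t\epsilon_t)^2-2T=-2T$,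
\[
\mathbb E\Delta^2=\frac{2T\mu_1-2T\mu_2}{T^2}\le\frac2T .
\]
By the Cauchy--Schwarz inequality, $|p(\hat K,B,\mathcal S)-p(K,B,\mathcal S)|=|\mathbb E[X\Delta]|\le\sqrt{2/T}$. Let $T\to\infty$.
\end{proof}

\subsection{Complete patterns}

Let $n_1,\dots,n_r\ge1$ with $n_a=1$ for $a\in A$. The \emph{complete pattern} with these sizes is the typed graph $K$ with $V(K)=W_1\cup\dots\cup W_r$, $|W_j|=n_j$, $W_1<\dots<W_r$, in which pairs between $W_i$ and $W_j$, $i\ne j$, have color $\{i,j\}$ and pairs inside a class have color $\gamma_0$. The set $B=\bigcup_{a\in A}W_a$ has type $A$, and the set $\mathcal T$ of transversals (one vertex from each class) is contained in $\mathcal E_B(K)$. By (I1), $p(K,B,\mathcal T)$ depends only on the sizes; call it $p(n_1,\dots,n_r)$.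

\begin{lemma}\label{lem:complete}
$p(n_1,\dots,n_r)\ge\alpha^{n_1\cdots n_r}>0$.
\end{lemma}

\begin{proof}
By (I2), $p(1,\dots,1)\ge\alpha$. We raise the sizes $n_j$, $j\notin A$, one at a time from $1$ to their final values. So fix $j\notin A$ and all sizes but the $j$th, and let $x_l$ be the value of $p$ for $n_j=l$. It suffices to show $x_l\ge x_1^l$. Let $T\ge l$, take the pattern with $W_j=\{w_1<\dots<w_T\}$, and let $X_t$ be the product of the $y_S$ over the transversals containing $w_t$. Deleting from $W_j$ all but $l$ vertices leaves the pattern with $n_j=l$. So by (I1), $\mathbb EX_t=x_1$ and $\mathbb E[X_{t_1}\cdots X_{t_l}]=x_l$ for distinct $t_1,\dots,t_l$. Of the $T^l$ tuples $(t_1,\dots,t_l)$, exactly $(T)_l=T(T-1)\cdots(T-l+1)$ have distinct entries. By Jensen's inequality,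
\[
x_1^l\le\mathbb E\Big[\Big(\frac1T\sum_{t\le T}X_t\Big)^l\Big]\le\frac{(T)_l}{T^l}\,x_l+1-\frac{(T)_l}{T^l},
\]
and $(T)_l/T^l\to1$ as $T\to\infty$.
\end{proof}

\subsection{Sorting}

The hyperedges through $B$ in an arbitrary typed graph look like part of a complete pattern, except that the classes may be interleaved in the order and the unused pairs may have other colors. For $r=3$ at most one class lies outside $B$, so interleaving first occurs for $r=4$.

\begin{example}\label{ex:sort}
Let $r=4$, $A=\{1,2\}$, and let $K$ have vertices $b_1<b_2<w_1<x_1<w_2<x_2$ with $\chi(b_1b_2)=\{1,2\}$, $\chi(b_iw_j)=\{i,3\}$, $\chi(b_ix_j)=\{i,4\}$, $\chi(w_1x_1)=\chi(w_1x_2)=\chi(w_2x_2)=\{3,4\}$, and any colors on $w_1w_2$, $x_1x_2$, $x_1w_2$. For $B=\{b_1,b_2\}$ the set $\mathcal S=\mathcal E_B(K)$ consists of $B\cup\{w_1,x_1\}$, $B\cup\{w_1,x_2\}$, $B\cup\{w_2,x_2\}$. None of these contains $x_1w_2$, $w_1w_2$ or $x_1x_2$. Three applications of Lemma~\ref{lem:exchange} swap $x_1$ and $w_2$ with new color $\{3,4\}$ and recolor $w_1w_2$ and $x_1x_2$ by $\gamma_0$; see Figure~\ref{fig:sort}. The result is the complete pattern with sizes $1,1,2,2$, so $p(K,B,\mathcal S)\ge\alpha^4$.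
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\foreach \x/\y in {0/b_1,1/b_2,2/w_1,3/x_1,4/w_2,5/x_2,8/b_1,9/b_2,10/w_1,11/w_2,12/x_1,13/x_2}
  {\fill (\x,0) circle (2pt); \node[below] at (\x,-0.05) {$\y$};}
\draw (2,0) to[bend left=60] (3,0);
\draw (2,0) to[bend left=60] (5,0);
\draw (4,0) to[bend left=60] (5,0);
\draw[->] (6,0) -- (7,0);
\draw (10,0) to[bend left=60] (12,0);
\draw (10,0) to[bend left=60] (13,0);
\draw (11,0) to[bend left=60] (13,0);
\draw[dashed] (11,0) to[bend left=60] (12,0);
\end{tikzpicture}
\caption{Sorting for $r=4$ and $B=\{b_1,b_2\}$. Vertices are drawn in increasing order, and an arc $wx$ stands for the hyperedge $\{b_1,b_2,w,x\}$. On the left, $x_1$ (always in position $4$) precedes $w_2$ (always in position $3$). Swapping them keeps the three hyperedges and creates a fourth (dashed), which completes the pattern.}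
\label{fig:sort}
\end{figure}

\begin{lemma}\label{lem:positive}
For every typed graph $G$ and every $B\subseteq V(G)$ of type $A$ we have $p(G,B,\mathcal E_B(G))>0$.
\end{lemma}

\begin{proof}
Let $\mathcal S=\mathcal E_B(G)$. If $\mathcal S=\emptyset$, the probability is $1$. Otherwise let $V=\bigcup\mathcal S\supseteq B$ and $K=G[V]$; by (I1), $p(G,B,\mathcal S)=p(K,B,\mathcal S)$.

\emph{Roles.} Let $B=\{b_1<\dots<b_k\}$ and put $\rho(b_i)=a_i$; this is the position of $b_i$ in every $S\in\mathcal S$. Let $w\in V\setminus B$ have position $j$ in some $S\in\mathcal S$. Then $j\notin A$ and $\chi(b_1w)=\{a_1,j\}$, so $j$ does not depend on $S$; put $\rho(w)=j$. We call $\rho$ the role. The typed graph $K$ has the following properties.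
\begin{itemize}
\item[(P1)] In each $S\in\mathcal S$ the role of a vertex is its position. So the roles strictly increase along $S$, and every pair $u,v\in S$ has color $\{\rho(u),\rho(v)\}$.
\item[(P2)] If $b\in B$ and $w\in V\setminus\{b\}$, then $\rho(w)\ne\rho(b)$, the pair $bw$ has color $\{\rho(b),\rho(w)\}$, and $w<b$ if and only if $\rho(w)<\rho(b)$.
\end{itemize}
Here (P2) follows from (P1), because $b$ and $w$ lie in a common $S\in\mathcal S$. An application of Lemma~\ref{lem:exchange} to a pair in no common member of $\mathcal S$ leaves the typed graph on each $S\in\mathcal S$ unchanged. So it preserves (P1), (P2) and the value of $p(\cdot,B,\mathcal S)$, with the same $\rho$.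

\emph{Order.} An inversion is a pair $u<v$ with $\rho(u)>\rho(v)$. If there is an inversion, the roles are not nondecreasing along the order, so there is an inversion with $u,v$ consecutive. By (P2) neither vertex is in $B$, and by (P1) they lie in no common member of $\mathcal S$. Swap them by Lemma~\ref{lem:exchange}, keeping the color. The number of inversions drops by one. After finitely many swaps the classes $W_j=\rho^{-1}(j)$ satisfy $W_1<\dots<W_r$.

\emph{Colors.} By (P2) pairs meeting $B$ already have the color of the complete pattern. A pair $u,v$ outside $B$ with $\rho(u)=\rho(v)$, or with $\rho(u)\ne\rho(v)$ and color different from $\{\rho(u),\rho(v)\}$, lies in no common member of $\mathcal S$ by (P1). Recolor these pairs one at a time by Lemma~\ref{lem:exchange}, with $\gamma_0$ in the first case and $\{\rho(u),\rho(v)\}$ in the second.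

By (P1) every $S\in\mathcal S$ meets each class once; in particular all classes are nonempty, and $W_{a_i}=\{b_i\}$ by (P2). So the final typed graph $K^*$ is a complete pattern with $\mathcal S\subseteq\mathcal T$, and by Lemma~\ref{lem:complete},
\[
p(G,B,\mathcal S)=p(K^*,B,\mathcal S)\ge p(K^*,B,\mathcal T)>0 .\qedhere
\]
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:int}]
If the lemma failed for $G$, $A$ and $\alpha$, Lemmas~\ref{lem:B0} and~\ref{lem:invexists} would give an invariant system with $p(G,B_0,\mathcal E_{B_0}(G))=0$, contradicting Lemma~\ref{lem:positive}.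
\end{proof}

With Lemma~\ref{lem:int}, the proofs of Proposition~\ref{prop:key}, Theorem~\ref{thm:main} and Corollary~\ref{cor:main} are complete.

\begin{thebibliography}{9}

\bibitem{AH}
Abramson and Harrington, J. Symbolic Logic 43 (1978), 572--600.

\bibitem{NR}
Ne\v{s}et\v{r}il and R\"odl, J. Combin. Theory Ser. A 22 (1977), 289--312.

\bibitem{problem}
``The uniform Tur\'an density $\pi_u(F)$ of a hypergraph $F$, introduced by Erd\H{o}s and S\'os, is the smallest value of $d$ such that any hypergraph $H$ where all linear'',
\texttt{https://mathsci.kaist.ac.kr/\allowbreak ko/\allowbreak schedule/\allowbreak seminar\_bk21.php?\allowbreak key\_gap=-37756800\allowbreak\&key\_period=604800\allowbreak\&key\_start=604800}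

\end{thebibliography}
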